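# A strongly irreducible operator whose commutant is noncommutative modulo its radical

## 1. The theorem and the words in it

Throughout, Hilbert spaces are complex and separable, $\mathcal H$ is infinite-dimensional, and $\mathcal L(\mathcal H)$ is the algebra of bounded operators on $\mathcal H$. For $T\in\mathcal L(\mathcal H)$ let $\mathcal A'(T)=\{X\in\mathcal L(\mathcal H):XT=TX\}$ be its commutant. Write $T\in(SI)$, and call $T$ *strongly irreducible*, if $\mathcal A'(T)$ contains no idempotent other than $0$ and $I$.

Let $\mathbb F_2^+$ be the free semigroup of words in the letters $1,2$, with empty word $\varnothing$, and let $K=\ell^2(\mathbb F_2^+)$ with orthonormal basis $\{\xi_w\}$. Put $L_i\xi_w=\xi_{iw}$ and $R_i\xi_w=\xi_{wi}$ for $i=1,2$. Let $\mathfrak L=\{R_1,R_2\}'$ be the algebra of all operators on $K$ that commute with both $R_1$ and $R_2$; it is the noncommutative analytic Toeplitz algebra.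

**Theorem 1.** There is a quasinilpotent $T\in(SI)$ such that $\mathcal A'(T)/\operatorname{rad}\mathcal A'(T)$ is isometrically isomorphic to $\mathfrak L$. This algebra is noncommutative and contains a free algebra on two generators; it is also an integral domain with no nonzero quasinilpotent elements.

Here is what the theorem answers. The text "Structure of Hilbert Space Operators" is the source of the following conjecture: for every strongly irreducible $T$, the algebra $\mathcal A'(T)/\operatorname{rad}\mathcal A'(T)$ is commutative. It is known that this holds for "almost every" strongly irreducible operator; for example, every operator with connected spectrum is a norm limit of (SI) operators $T_n$ for which each $\mathcal A'(T_n)/\operatorname{rad}\mathcal A'(T_n)$ is commutative. Theorem 1 says that the conjecture is false. It fails even among operators with spectrum $\{0\}$, and the quotient is as far from commutative as containing free polynomials in two variables.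

Let us go through the words.

**Strong irreducibility.** An operator is irreducible if no orthogonal projection other than $0,I$ commutes with it. Strong irreducibility of $T$ is equivalent to irreducibility of $XTX^{-1}$ for every invertible $X$. Indeed, if an orthogonal projection $Q\ne0,I$ commutes with $XTX^{-1}$, then $X^{-1}QX$ is a nontrivial idempotent in $\mathcal A'(T)$. Conversely, let $P\in\mathcal A'(T)$ be a nontrivial idempotent and put $X=(P^*P+(I-P)^*(I-P))^{1/2}$, so that $\|Xx\|^2=\|Px\|^2+\|(I-P)x\|^2\ge\frac12\|x\|^2$. Then $X$ is invertible, and $\|XPx\|=\|Px\|\le\|Xx\|$. So $XPX^{-1}$ is an idempotent of norm at most $1$, that is, an orthogonal projection, and it commutes with $XTX^{-1}$.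

**Quasinilpotent.** An element $a$ of a unital Banach algebra is quasinilpotent if its spectrum is $\{0\}$, equivalently if its spectral radius $\lim\|a^n\|^{1/n}$ is $0$. Example: the weighted shift $Te_k=2^{-k}e_{k+1}$ on $\ell^2$ has $\|T^n\|=2^{-(0+1+\cdots+(n-1))}=2^{-n(n-1)/2}$, so $\|T^n\|^{1/n}\to0$. Since $\lim\|a^n\|^{1/n}$ involves only norms, it is the same computed in $\mathcal A'(T)$ or in $\mathcal L(\mathcal H)$.

**Jacobson radical.** For a unital Banach algebra $\mathcal A$,
$$\operatorname{rad}\mathcal A=\{a\in\mathcal A: 1-xa\text{ is invertible for every }x\in\mathcal A\}.$$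
It is a closed two-sided ideal. Each $a\in\operatorname{rad}\mathcal A$ is quasinilpotent, because for $\lambda\ne0$ the element $\lambda-a=\lambda(1-\lambda^{-1}a)$ is invertible. Example: in the algebra of matrices $\begin{pmatrix}a&b\\0&a\end{pmatrix}$ the radical is given by $a=0$, and the quotient is $\mathbb C$.

We need one more fact. *If $J$ is a closed two-sided ideal with $J\subset\operatorname{rad}\mathcal A$, then $\operatorname{rad}(\mathcal A/J)=(\operatorname{rad}\mathcal A)/J$.* To see it, note first that $u\in\mathcal A$ is invertible if and only if $u+J$ is invertible in $\mathcal A/J$: if $uv=1+j$ and $vu=1+j'$ with $j,j'\in J$, then $1+j$ and $1+j'$ are invertible because $J\subset\operatorname{rad}\mathcal A$, so $u$ has a right and a left inverse. Apply this to $u=1-xa$: the class of $a$ lies in $\operatorname{rad}(\mathcal A/J)$ exactly when $a\in\operatorname{rad}\mathcal A$. Moreover $(\mathcal A/J)/(\operatorname{rad}\mathcal A/J)\cong\mathcal A/\operatorname{rad}\mathcal A$ isometrically, since both quotient norms of the class of $a$ are $\inf\{\|a+r\|:r\in\operatorname{rad}\mathcal A\}$.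

## 2. Matrices and scalar weighted shifts: always commutative

Before building a counterexample we see where it cannot be.

**Finite-dimensional algebras.** Let $\mathcal A$ be a nonzero finite-dimensional unital complex algebra with only trivial idempotents. For $a\in\mathcal A$, view $a$ as the operator of left multiplication on $\mathcal A$. The projections onto its generalized eigenspaces are polynomials in $a$, hence idempotents of $\mathcal A$; so there is only one eigenvalue $\lambda$, and $a-\lambda$ is nilpotent. Thus every element is either invertible or nilpotent. If $a$ is nilpotent and $x\in\mathcal A$, then $xa$ is not invertible (otherwise left multiplication by $a$ would be injective, hence $a$ would be invertible), so $xa$ is nilpotent and $1-xa$ is invertible. So $a\in\operatorname{rad}\mathcal A$. Therefore $\mathcal A=\mathbb C1+\operatorname{rad}\mathcal A$, and $\mathcal A/\operatorname{rad}\mathcal A=\mathbb C$ is commutative. In particular the conjecture holds for its matrix analogue, where $\mathcal A$ is the commutant of a matrix.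

**Scalar weighted shifts.** Let $Te_k=w_ke_{k+1}$ on $\ell^2$ with bounded weights $w_k\neq0$, and put $\beta_k=w_0\cdots w_{k-1}$, $\beta_0=1$. If $XT=TX$, then the relation $XT^k=T^kX$ applied to $e_0$ gives $\beta_kXe_k=T^kXe_0$. Write $Xe_0=\sum_jc_j\beta_je_j$. Since $T^ke_j=(\beta_{k+j}/\beta_j)e_{k+j}$,
$$Xe_k=\sum_{j\ge0}c_j\,\frac{\beta_{k+j}}{\beta_k}\,e_{k+j}.$$
So $X$ is the formal series $\sum c_jT^j$. If $X'$ has coefficients $c'_j$, then the $e_n$-coefficient of $XX'e_0=\sum_jc'_j\beta_jXe_j$ is $\beta_n\sum_{j\le n}c'_jc_{n-j}$. Hence $X\mapsto\sum c_jz^j$ is an injective homomorphism of $\mathcal A'(T)$ into the formal power series ring $\mathbb C[[z]]$. That ring is a commutative integral domain. So $P(I-P)=0$ forces $P\in\{0,I\}$: the operator $T$ is strongly irreducible, and already $\mathcal A'(T)$ is commutative.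

Two lessons follow. Power series rings have no nontrivial idempotents for a cheap reason, their lowest-degree terms. And if we want to keep that mechanism without commutativity, the variables should not commute.

## 3. Power series in two free variables: the algebra $\mathfrak L$

This section proves everything that Theorem 1 claims about $\mathfrak L$.

**Step 1 (power series).** *We show that elements of $\mathfrak L$ multiply like noncommutative power series.* Let $Y\in\mathfrak L$ and write $Y\xi_\varnothing=\sum_wa_w\xi_w$. For $v=v_1\cdots v_n$ we have $\xi_v=R_{v_n}\cdots R_{v_1}\xi_\varnothing$, and $Y$ commutes with the $R_i$, so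
$$Y\xi_v=R_{v_n}\cdots R_{v_1}Y\xi_\varnothing=\sum_wa_w\xi_{wv}.$$
Thus $Y$ is determined by $(a_w)$. If $Z\in\mathfrak L$ has coefficients $(b_v)$, then $YZ\xi_\varnothing=\sum_vb_vY\xi_v$, so
$$\langle YZ\xi_\varnothing,\xi_u\rangle=\sum_vb_v\langle Y\xi_v,\xi_u\rangle=\sum_{wv=u}a_wb_v .$$
The last sum is finite and is the rule for multiplying noncommutative formal power series. So $Y\mapsto\sum_wa_ww$ is an injective unital homomorphism of $\mathfrak L$ into the algebra of noncommutative formal power series in two variables.

**Step 2 (lowest-degree terms).** *We replace "the product of the leading terms is nonzero" by an exact norm identity.* Let $f,g$ be homogeneous noncommutative polynomials of degrees $m,n$ with coefficients $(a_w)_{|w|=m}$, $(b_v)_{|v|=n}$. Each word of length $m+n$ factors in exactly one way as $wv$ with $|w|=m$, $|v|=n$, so its coefficient in $fg$ is the single product $a_wb_v$. Hence, for the $\ell^2$-norm of the coefficients,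
$$\|fg\|_2^2=\sum_{|w|=m,\,|v|=n}|a_w|^2|b_v|^2=\|f\|_2^2\,\|g\|_2^2,\qquad\text{so}\qquad \|fg\|_2=\|f\|_2\|g\|_2.\tag{1}$$

**Step 3 (three properties).** *We read off integrality, the radical and noncommutativity.*

(a) *$\mathfrak L$ is an integral domain.* Let $Y,Z\neq0$ have lowest nonzero homogeneous components $f,g$. The component of $YZ$ in degree $\deg f+\deg g$ is $fg$, because any other pair of degrees with that sum has one degree below $\deg f$ or $\deg g$. By (1), $fg\ne0$, so $YZ\ne0$. In particular $P(I-P)=0$ implies $P\in\{0,I\}$: $\mathfrak L$ has only trivial idempotents.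

(b) *$\mathfrak L$ has no nonzero quasinilpotents, so $\operatorname{rad}\mathfrak L=0$.* Let $Y\ne0$ have lowest nonzero component $f$, of degree $m$. The degree-$mn$ component of $Y^n$ is $f^n$, so by (1)
$$\|Y^n\|\ge\|Y^n\xi_\varnothing\|\ge\|f^n\|_2=\|f\|_2^n .$$
The spectral radius of $Y$ is therefore at least $\|f\|_2>0$. Elements of the radical are quasinilpotent, so $\operatorname{rad}\mathfrak L=0$.

(c) *$\mathfrak L$ is noncommutative and contains a free algebra.* Since $L_iR_j\xi_w=\xi_{iwj}=R_jL_i\xi_w$, we have $L_1,L_2\in\mathfrak L$. As $L_i\xi_\varnothing=\xi_i$, the series of $L_i$ is the variable $i$. By Step 1, $L_1$ and $L_2$ generate a free algebra, and in particular $L_1L_2\ne L_2L_1$.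

So $\mathfrak L$ has no nontrivial idempotents, is semisimple, and is noncommutative. There is one defect: it is the commutant of *two* operators, and the question is about the commutant of *one*. Simply keeping one of the two does not work. The closed span of $\{\xi_\varnothing,\xi_1,\xi_{11},\dots\}$ and the closed span of the remaining basis vectors are both invariant under $R_1$, so the projection onto the first is a nontrivial idempotent in $\{R_1\}'$.

## 4. From a set of operators to one quasinilpotent operator

The defect can be repaired for any set of operators, up to an ideal inside the radical.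

**Theorem 2.** Let $K\neq0$ be a complex separable Hilbert space, let $\mathcal S\subset\mathcal L(K)$ be any set, and let $\mathcal S'$ be its commutant. There is a quasinilpotent operator $T$ on a separable infinite-dimensional Hilbert space, a closed two-sided ideal $J\subset\operatorname{rad}\mathcal A'(T)$ consisting of quasinilpotent operators, and an isometric unital homomorphism $\iota:\mathcal S'\to\mathcal A'(T)$ such that $\mathcal A'(T)=\iota(\mathcal S')\oplus J$. Moreover:

* $\mathcal A'(T)/J\cong\mathcal S'$ and $\mathcal A'(T)/\operatorname{rad}\mathcal A'(T)\cong\mathcal S'/\operatorname{rad}\mathcal S'$ isometrically;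
* $T\in(SI)$ if and only if $\mathcal S'$ has no idempotents other than $0,I$.

The space on which $T$ acts is immaterial, since all infinite-dimensional separable complex Hilbert spaces are unitarily equivalent.

**Proof of Theorem 1 from Theorem 2.** Take $K=\ell^2(\mathbb F_2^+)$ and $\mathcal S=\{R_1,R_2\}$, so $\mathcal S'=\mathfrak L$. By (a), $T\in(SI)$. By (b), $\mathcal A'(T)/\operatorname{rad}\mathcal A'(T)\cong\mathfrak L/\operatorname{rad}\mathfrak L=\mathfrak L$ isometrically. The remaining assertions are (a), (b), (c). $\blacksquare$

**Corollary 3.** A Banach algebra $B$ is isometrically isomorphic to $\mathcal A'(T)/\operatorname{rad}\mathcal A'(T)$ for some $T\in(SI)$ if and only if it is isometrically isomorphic to $\mathcal A/\operatorname{rad}\mathcal A$, where $\mathcal A=\mathcal S'$ is the commutant of some set $\mathcal S$ of operators on a nonzero separable Hilbert space and $\mathcal A$ has only trivial idempotents. One may always take $T$ quasinilpotent.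

**Proof of Corollary 3 from Theorem 2.** If $T\in(SI)$, take $\mathcal S=\{T\}$: then $\mathcal S'=\mathcal A'(T)$ has only trivial idempotents. The converse, with $T$ quasinilpotent, is Theorem 2. $\blacksquare$

By the computation in Section 2, a finite-dimensional $K$ can only produce the quotient $\mathbb C$ when $T\in(SI)$. So the infinite dimension of $\ell^2(\mathbb F_2^+)$ is not an accident.

It remains to prove Theorem 2.

## 5. Shifts with operator weights, and why bounded is weaker than constant

Section 2 suggests a shift, but now with operators as weights. Let $E$ be a Hilbert space and let $V_0=I,V_1,V_2,\dots$ be invertible in $\mathcal L(E)$ with $\sup_k\|V_{k+1}V_k^{-1}\|<\infty$. On $H=\bigoplus_{k\ge0}E_k$, $E_k=E$, let $T$ be the operator whose only nonzero blocks are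
$$T_k=V_{k+1}V_k^{-1}:E_k\to E_{k+1}.$$

**Lemma 4.** Let $X=(X_{ij})_{i,j\ge0}$ commute with $T$. Then $X_{ij}=0$ for $i<j$, and
$$X_{k+j,k}=V_{k+j}V_j^{-1}X_{j,0}V_k^{-1}\qquad(j,k\ge0).\tag{2}$$

**Proof.** The $(i,j)$ block of $XT$ is $X_{i,j+1}T_j$. The $(i,j)$ block of $TX$ is $T_{i-1}X_{i-1,j}$ if $i\ge1$, and $0$ if $i=0$. So $XT=TX$ means
$$X_{0,j+1}T_j=0,\qquad X_{i+1,j+1}T_j=T_iX_{ij}\qquad(i,j\ge0).$$
Since $T_j$ is invertible, the first relation gives $X_{0,j}=0$ for $j\ge1$. The second is $X_{i+1,j+1}=T_iX_{ij}T_j^{-1}$. If $i<j$, iterating it $i$ times down to row $0$ expresses $X_{ij}$ through $X_{0,j-i}=0$. For the other blocks, iterating $k$ times from $X_{j,0}$ gives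
$$X_{k+j,k}=(T_{k+j-1}\cdots T_j)\,X_{j,0}\,(T_{k-1}\cdots T_0)^{-1},$$
and the products telescope to $V_{k+j}V_j^{-1}$ and $V_kV_0^{-1}=V_k$. $\blacksquare$

So $X$ is determined by its first column, as in the scalar case. Write $V_k=\beta_kS_k$ with scalars $\beta_k>0$ and $\beta_0=1$, $S_0=I$. The case $j=0$ of (2) is
$$X_{kk}=V_kX_{00}V_k^{-1}=S_kX_{00}S_k^{-1}.\tag{3}$$
The corner $C=X_{00}$ must therefore satisfy $\sup_k\|S_kCS_k^{-1}\|\le\|X\|<\infty$. Conversely, a $C$ that commutes with every $S_k$ commutes with every $T_k$, so the block-diagonal operator $\bigoplus_kC$ lies in $\mathcal A'(T)$. We want to choose $(S_k)$ so that exactly the operators coming from $\mathcal S'$ can be corners. Here are the first attempts.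

*Constant $S_k=I$.* Then $\bigoplus_kC\in\mathcal A'(T)$ for every $C\in\mathcal L(E)$. The commutant is noncommutative as soon as $\dim E\ge2$, but it then contains the idempotents $\bigoplus_kC$ with $C$ a nontrivial projection. So $T\notin(SI)$.

*Powers $S_k=B^k$ of one invertible $B$, hoping to force $CB=BC$.* The condition on $C$ is $\sup_{k\ge0}\|B^kCB^{-k}\|<\infty$, and this does not say $CB=BC$. If $B$ is unitary, it says nothing at all. For $B=\begin{pmatrix}2&0\\0&1\end{pmatrix}$,
$$B^kCB^{-k}=\begin{pmatrix}c_{11}&2^kc_{12}\\2^{-k}c_{21}&c_{22}\end{pmatrix},$$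
so boundedness kills $c_{12}$ but leaves $c_{21}$ free, while $B$ commutes only with diagonal matrices.

This is the exact point where the naive plan stops: (3) provides *boundedness* of conjugates, and we need *constancy*. The $2\times2$ example hints at a cure for its own failure: use the scaling in both directions. For a general operator $A$ there is a second hint. A *polynomial* in $n$ that is bounded for all $n\ge1$ is constant. So we should conjugate by invertibles for which the conjugates of $C$ depend polynomially on $n$. Unipotent matrices $\begin{pmatrix}I&nA\\0&I\end{pmatrix}$ do this for *any* $A$, invertible or not, with inverse $\begin{pmatrix}I&-nA\\0&I\end{pmatrix}$. The price is that we must double the space, and the scalings then remove the spurious off-diagonal entries. All the members of this countable family can be put into one sequence $(S_k)$, in any order, since the condition on $C$ is a supremum over $k$.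

A second difficulty concerns the radical. Let $J$ be the set of $X\in\mathcal A'(T)$ with $X_{00}=0$; we need $J\subset\operatorname{rad}\mathcal A'(T)$. This is false in general: for $E=\mathbb C$ and $V_k=1$ for all $k$, $T$ is the unweighted shift. It lies in $J$ and $\|T^n\|=1$ for all $n$, so it is not quasinilpotent and not in the radical. The free scalars $\beta_k$ are there to repair this. In (2) they enter as $\beta_{k+j}/(\beta_j\beta_k)$; for $\beta_k=2^{-k(k-1)/2}$ this ratio is $2^{-jk}$, because $\binom{k+j}2-\binom j2-\binom k2=jk$. Quickly decreasing weights thus make the blocks off the diagonal tiny. But (2) also contains three of the operators $S_{k+j},S_j^{-1},S_k^{-1}$, whose norms are unbounded, so the weights have to be adapted to them.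

## 6. Proof of Theorem 2: the choice of $S_k$

**Step 1 (countability).** *We reduce to a countable set, so that the conditions fit into one sequence.* Let $(x_n)$ be a dense sequence in the unit ball of $K$. On a ball of $\mathcal L(K)$, the map $A\mapsto(Ax_n)_n$ is a homeomorphism for the strong operator topology onto its image in the countable product $K\times K\times\cdots$, which is separable and metrizable. So each ball is separable and metrizable, and so is each of its subsets. Hence, for each $r\in\mathbb N$, the intersection of $\mathcal S$ with the ball of radius $r$ has a countable strongly dense subset. Let $\mathcal S_0$ be the union of these subsets over all $r$. For fixed $Y$ the set $\{A:AY=YA\}$ is strongly closed: if $A_\alpha\to A$ strongly, then $A_\alpha Yx\to AYx$ and $YA_\alpha x\to YAx$ for each $x$. So an operator commuting with $\mathcal S_0$ commutes with $\mathcal S$, and $\mathcal S_0'=\mathcal S'$. We may therefore write $\mathcal S=\{A_1,A_2,\dots\}$, possibly finite or empty.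

**Step 2 (a sequence of invertibles that detects $\mathcal S'$).** *We find $(S_k)$ such that bounded conjugates means: comes from $\mathcal S'$.* Let $E=K\oplus K$. For $t>0$ and $A\in\mathcal L(K)$ put
$$D_t=\begin{pmatrix}t&0\\0&1\end{pmatrix},\qquad U(A)=\begin{pmatrix}I&A\\0&I\end{pmatrix},$$
both invertible in $\mathcal L(E)$. Let $S_0=I$ and let $S_1,S_2,\dots$ enumerate the countable family
$$D_n,\quad D_{1/n},\quad U(nI),\quad U(nA_i)\qquad(n\ge1,\ i\ge1).$$
Put $\mathfrak B=\{C\in\mathcal L(E):\sup_k\|S_kCS_k^{-1}\|<\infty\}$.

**Claim.** $\mathfrak B=\{Y\oplus Y:Y\in\mathcal S'\}$, and $S_kCS_k^{-1}=C$ for all $C\in\mathfrak B$ and all $k$.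

First let $C=Y\oplus Y$ with $Y\in\mathcal S'$. Then $C$ commutes with every $D_t$. It commutes with $U(A)$ whenever $AY=YA$, because both products are $\begin{pmatrix}Y&AY\\0&Y\end{pmatrix}$; this covers $A=nI$ and $A=nA_i$. So $S_kCS_k^{-1}=C$ for all $k$, and $C\in\mathfrak B$.

Conversely, let $C=(C_{ij})_{i,j=1,2}\in\mathfrak B$. We compute
$$D_tCD_t^{-1}=\begin{pmatrix}C_{11}&tC_{12}\\t^{-1}C_{21}&C_{22}\end{pmatrix}.$$
Taking $t=n$, the norms $n\|C_{12}\|$ stay bounded as $n\to\infty$, so $C_{12}=0$. Taking $t=1/n$, the norms $n\|C_{21}\|$ stay bounded, so $C_{21}=0$. With $C$ now diagonal,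
$$U(nA)\,C\,U(nA)^{-1}=\begin{pmatrix}C_{11}&nAC_{22}\\0&C_{22}\end{pmatrix}\begin{pmatrix}I&-nA\\0&I\end{pmatrix}=\begin{pmatrix}C_{11}&n(AC_{22}-C_{11}A)\\0&C_{22}\end{pmatrix}.$$
Boundedness in $n$ gives $AC_{22}=C_{11}A$ for $A=I$ and for each $A=A_i$. From $A=I$ we get $C_{11}=C_{22}=:Y$, and then $A_iY=YA_i$ for all $i$. So $C=Y\oplus Y$ with $Y\in\mathcal S'$, and the claim is proved.

The scalings are needed for the claim. Without them, every $C=\begin{pmatrix}Y&Z\\0&Y\end{pmatrix}$ with $Y\in\mathcal S'$ and $Z$ arbitrary would survive, since $U(nA_i)C$ and $CU(nA_i)$ both equal $\begin{pmatrix}Y&Z+nA_iY\\0&Y\end{pmatrix}$, and likewise with $I$ in place of $A_i$.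

**Remark (not used below).** Doubling is not the only way to turn boundedness into constancy. On $E=K$ one can let $(S_k)$ consist of $I$ and the operators $e^{\lambda A_i}$, $\lambda\in\mathbb Z+i\mathbb Z$. Suppose $f(\lambda)=e^{\lambda A}Ce^{-\lambda A}$ is bounded by $M$ on $\mathbb Z+i\mathbb Z$. Every $\lambda\in\mathbb C$ is $\lambda_0+\mu$ with $\lambda_0\in\mathbb Z+i\mathbb Z$ and $|\mu|\le1$, so $\|f(\lambda)\|=\|e^{\mu A}f(\lambda_0)e^{-\mu A}\|\le e^{2\|A\|}M$. By Liouville's theorem the entire function $f$ is constant, and $f'(0)=AC-CA=0$. The matrices of Step 2 make the same point with linear functions of $n$ only.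

## 7. Proof of Theorem 2: the operator and its commutant

**Step 3 (the weights).** *We choose scalars that will absorb three factors $S_k^{\pm1}$ and still be summable.* Let
$$\sigma_k=\max_{i\le k}\max(\|S_i\|,\|S_i^{-1}\|),\qquad w_k=2^{-k}\sigma_{k+1}^{-3},\qquad \beta_k=w_0w_1\cdots w_{k-1}\ (\beta_0=1),\qquad V_k=\beta_kS_k.$$
Since $S_0=I$, we have $\sigma_k\ge1$. The sequence $(\sigma_k)$ is nondecreasing, so $(w_k)$ is nonincreasing. Let $T$ be the shift of Section 5 on $H=\bigoplus_{k\ge0}E_k$, with blocks
$$T_k=V_{k+1}V_k^{-1}=w_kS_{k+1}S_k^{-1}.$$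
Then $\|T_k\|\le w_k\sigma_{k+1}\sigma_k\le2^{-k}$, so $T$ is bounded. Each $T_k$ is invertible, $V_0=I$, and $H$ is separable and infinite-dimensional because $E\neq0$ is separable. So Lemma 4 applies.

**Step 4 (splitting the commutant).** *We show that the corner map identifies $\mathcal A'(T)$ modulo its kernel with $\mathcal S'$, isometrically.* Define $\Phi(X)=X_{00}$ for $X\in\mathcal A'(T)$. It is linear, unital and contractive. It is multiplicative: $(XX')_{00}=\sum_mX_{0m}X'_{m0}=X_{00}X'_{00}$, because $X_{0m}=0$ for $m\ge1$ by Lemma 4. By (3), $\|S_kX_{00}S_k^{-1}\|=\|X_{kk}\|\le\|X\|$ for all $k$, so $\Phi(\mathcal A'(T))\subset\mathfrak B$.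

Conversely, let $Y\in\mathcal S'$ and $C=Y\oplus Y$. By the claim, $C$ commutes with every $S_k$, hence with every $T_k=w_kS_{k+1}S_k^{-1}$. So
$$\iota(Y):=\bigoplus_{k\ge0}(Y\oplus Y)$$
lies in $\mathcal A'(T)$, and $\Phi(\iota(Y))=Y\oplus Y$. Clearly $\iota$ is a unital homomorphism, and $\|\iota(Y)\|=\|Y\oplus Y\|=\|Y\|$.

Put $J=\ker\Phi$, a closed two-sided ideal of $\mathcal A'(T)$. Given $X\in\mathcal A'(T)$, the claim gives $\Phi(X)=Y\oplus Y$ for some $Y\in\mathcal S'$, and $X-\iota(Y)\in J$. If $\iota(Y)\in J$, then $Y\oplus Y=0$. Hence $\mathcal A'(T)=\iota(\mathcal S')\oplus J$, and $\Phi$ induces an algebra isomorphism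
$$\mathcal A'(T)/J\cong\mathfrak B\cong\mathcal S',\qquad X+J\mapsto Y\oplus Y\mapsto Y.$$
It is isometric: the norm of $X+J$ is at least $\|\Phi(X)\|=\|Y\|$ because $\Phi$ is contractive and vanishes on $J$, and at most $\|\iota(Y)\|=\|Y\|$ because $\iota(Y)\in X+J$.

**Step 5 (the blocks of an element of $J$ are small).** *We bound the blocks below the diagonal and away from the first column.* Let $X\in J$. By (3) all $X_{kk}=0$, so by Lemma 4 $X$ is strictly lower triangular. Let $j,k\ge1$. By (2),
$$X_{k+j,k}=\frac{\beta_{k+j}}{\beta_j\beta_k}\,S_{k+j}S_j^{-1}X_{j,0}S_k^{-1},\qquad\text{so}\qquad \|X_{k+j,k}\|\le\|X\|\,\sigma_{k+j}^3\,\frac{\beta_{k+j}}{\beta_j\beta_k}.$$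
For the ratio, set the $k$ weights $w_j,\dots,w_{j+k-1}$ against the $k$ weights $w_0,\dots,w_{k-1}$, pairing the last numerator weight with $w_0$:
$$\frac{\beta_{k+j}}{\beta_j\beta_k}=\frac{w_jw_{j+1}\cdots w_{j+k-1}}{w_0w_1\cdots w_{k-1}}=\frac{w_{j+k-1}}{w_0}\prod_{i=1}^{k-1}\frac{w_{j+i-1}}{w_i}\le\frac{w_{j+k-1}}{w_0}.$$
The inequality holds because $j\ge1$ gives $j+i-1\ge i$, and $(w_i)$ is nonincreasing. Now $w_{j+k-1}=2^{-(j+k-1)}\sigma_{j+k}^{-3}$ and $w_0=\sigma_1^{-3}$. The factor $\sigma_{j+k}^{-3}$ cancels $\sigma_{k+j}^3$ exactly, and
$$\|X_{k+j,k}\|\le\|X\|\,\sigma_1^3\,2^{-(j+k-1)}\qquad(j,k\ge1).\tag{4}$$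

**Step 6 ($J$ consists of quasinilpotents).** *We combine (4) with strict triangularity.* For $N\ge1$ let $M_N=\bigoplus_{k\ge N}E_k$. It is invariant under $X\in J$, since $X$ is lower triangular. For $j\ge1$ let $X^{(j)}$ be the operator on $M_N$ with the single block subdiagonal $X_{k+j,k}$, $k\ge N$. Its norm is the supremum of the norms of its blocks. By (4) the sum $\sum_jX^{(j)}$ converges in norm, and it has the same block matrix as $X|_{M_N}$, so it equals $X|_{M_N}$. Hence
$$\varepsilon_N:=\|X|_{M_N}\|\le\sum_{j\ge1}\sup_{k\ge N}\|X_{k+j,k}\|\le\|X\|\sigma_1^3\sum_{j\ge1}2^{-(j+N-1)}=\|X\|\sigma_1^3\,2^{1-N}\longrightarrow0.$$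
Strict lower triangularity gives $XM_k\subset M_{k+1}$ for $k\ge0$ (with $M_0=H$), so $X^NH\subset M_N$. Therefore
$$\|X^{n+N}\|\le\|(X|_{M_N})^n\|\,\|X^N\|\le\varepsilon_N^n\|X\|^N\qquad(n\ge1).$$
Taking $(n+N)$-th roots and letting $n\to\infty$ with $N$ fixed, the spectral radius of $X$ is at most $\varepsilon_N$. This holds for every $N$, so $X$ is quasinilpotent. In particular $T$ is quasinilpotent, since $T\in\mathcal A'(T)$ and $T_{00}=0$, that is, $T\in J$.

The first column ($k=0$) is not covered by (4), and it need not be small. This is why we work on $M_N$ with $N\ge1$ and let $X^N$ carry everything into $M_N$ first.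

**Step 7 (the radical).** *We identify the quotient by the radical.* If $a\in J$ and $x\in\mathcal A'(T)$, then $xa\in J$ is quasinilpotent, so $I-xa$ is invertible in $\mathcal A'(T)$. Hence $J\subset\operatorname{rad}\mathcal A'(T)$. By the fact at the end of Section 1, $\operatorname{rad}(\mathcal A'(T)/J)=\operatorname{rad}\mathcal A'(T)/J$. The isometric isomorphism $\mathcal A'(T)/J\cong\mathcal S'$ carries radical to radical, so
$$\mathcal A'(T)/\operatorname{rad}\mathcal A'(T)\cong(\mathcal A'(T)/J)/\operatorname{rad}(\mathcal A'(T)/J)\cong\mathcal S'/\operatorname{rad}\mathcal S'\quad\text{isometrically}.$$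

**Step 8 (idempotents).** *We transfer strong irreducibility.* Suppose $\mathcal S'$ has only trivial idempotents, and let $P\in\mathcal A'(T)$ be idempotent. Then $\Phi(P)=Y\oplus Y$ with $Y\in\mathcal S'$ idempotent, so $\Phi(P)\in\{0,I\}$. Replacing $P$ by $I-P$ if necessary, assume $\Phi(P)=0$. Then $P\in J$ is a quasinilpotent idempotent. If $P\ne0$, then $\|P^n\|^{1/n}=\|P\|^{1/n}\to1$, which contradicts quasinilpotence. So $P=0$, and $T\in(SI)$. Conversely, if $Y\in\mathcal S'$ is an idempotent other than $0,I$, then $\iota(Y)\in\mathcal A'(T)$ is an idempotent, and it is not $0$ or $I$ since $\iota$ is injective and unital. So $T\notin(SI)$. This completes the proof of Theorem 2, and with it the proofs of Theorem 1 and Corollary 3. $\blacksquare$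

**Remark.** Step 8 can be done without the estimate (4). An idempotent $P\in J$ satisfies $PH=P^NH\subset M_N$ for all $N$, and $\bigcap_NM_N=\{0\}$, so $P=0$. In this proof, then, the decay of the weights is needed for the quasinilpotence statements and for Step 7, and strong irreducibility rests on Lemma 4 and the claim of Step 2 alone.
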